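# Blaschke bodies, difference bodies, and central symmetry

## 1. Two symmetrizations, and the guess that only symmetric bodies make them agree

There are two natural ways to replace a convex body by an origin-symmetric one: average the body with its reflection, or average the surface area measures. If the two results have the same shape, the first guess is that the body was symmetric to begin with. We test this guess, see how far a proof of it goes, and then refute it in every dimension $n\ge 3$.

**Definitions and textbook facts.** A *convex body* in $\mathbb E^n$ is a compact convex set with nonempty interior. Its support function is $h_K(u)=\max_{x\in K}\langle x,u\rangle$, and $F(K,u)=\{x\in K:\langle x,u\rangle=h_K(u)\}$ is its face in direction $u$. We have $h_{K+L}=h_K+h_L$, $F(K+L,u)=F(K,u)+F(L,u)$ and $h_{-K}(u)=h_K(-u)$. We write $|\cdot|$ for volume of the appropriate dimension, and also for the Euclidean norm of a vector.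

The *surface area measure* $S(K,\cdot)$ is the measure on $S^{n-1}$ for which $S(K,\omega)$ is the $(n-1)$-dimensional measure of the set of boundary points with an outer unit normal in $\omega$. For a polytope it is $\sum_F |F|\,\delta_{u_F}$, summed over the facets $F$ with unit normals $u_F$. Clearly $S(\lambda K,\cdot)=\lambda^{n-1}S(K,\cdot)$ for $\lambda>0$. Minkowski's theorem says that a finite Borel measure on $S^{n-1}$ that is centered at the origin and not concentrated on a great subsphere is the surface area measure of a convex body, unique up to translation.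

**Definition.** The *central symmetral* (difference body) of $K$ is $\Delta K=\frac12(K-K)$. The *Blaschke body* $\nabla K$ is the origin-symmetric convex body with
$$S(\nabla K,\cdot)=\tfrac12S(K,\cdot)+\tfrac12S(-K,\cdot).$$
It exists and is unique by Minkowski's theorem.

For example, let $T=\mathrm{conv}(0,e_1,e_2,e_3)$ in $\mathbb E^3$. Then $S(T,\cdot)$ has mass $\frac12$ at each $-e_i$ and mass $\frac{\sqrt3}2$ at $(1,1,1)/\sqrt3$. So $\nabla T$ has eight facets, in four opposite pairs, of areas $\frac14$ (six of them) and $\frac{\sqrt3}4$ (two).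

Two bodies $L,M$ are *homothetic* if $L=x+\lambda M$ with $\lambda>0$. The body $K$ is *centrally symmetric* if $K=x-K$ for some $x$.

**The problem.** Let $n\ge3$ and let $\nabla K$ be homothetic to $\Delta K$. Is $K$ centrally symmetric?

Both bodies are origin-symmetric, so they are homothetic iff $\nabla K=\lambda\Delta K$ for some $\lambda>0$. By Minkowski uniqueness this holds iff
$$S(\Delta K,\cdot)=c\,S(\nabla K,\cdot),\qquad c=\lambda^{-(n-1)}. \tag{1}$$
We call $c=c(K)$ the *constant* of $K$. In the plane, $S(K+L,\cdot)=S(K,\cdot)+S(L,\cdot)$, hence $\nabla K=\Delta K$ always. That is why the problem starts at $n=3$.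

**A tetrahedron.** Let $T\subset\mathbb E^3$ be a tetrahedron and let $u$ be orthogonal to two opposite edges. For one choice of sign, $F(T,u)$ is one edge and $F(T,-u)$ is the other. So $F(\Delta T,u)=\frac12(F(T,u)-F(T,-u))$ is a parallelogram, that is, a facet. But $\nabla T$ has facets only in the directions $\pm$ the facet normals of $T$. So (1) fails, as the guess predicts.

**A cylinder.** Let $K=L\times[0,h]$ with $L$ a planar convex body. In the directions $\pm e_3$ the measure $S(\Delta K,\cdot)$ has mass $|\Delta L|$ and $S(\nabla K,\cdot)$ has mass $|L|$. In horizontal directions the two measures are $h\,S(\Delta L,\cdot)$ and $h\,S(\nabla L,\cdot)$, which are equal. So (1) holds iff $c=1$ and $|\Delta L|=|L|$. By the equality case of the Brunn–Minkowski inequality, $|\Delta L|=|L|$ forces $L$ to be a translate of $-L$. So again only the symmetric $K$ pass. For a triangle $L$ the ratio of the two measures is $\frac32$ at top and bottom and $1$ on the sides; keep this mismatch in mind.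

## 2. Projections force $c\ge1$, and what would force $c\le 1$

The guess survives these tests, so we try to prove it. The constant $c$ is the thing to study.

**Theorem 1.** Let $n\ge3$ and let $K\subset\mathbb E^n$ satisfy (1).

(a) $c(K)\ge1$, with equality iff $K$ is centrally symmetric. Moreover $c(K)\le2^{-(n-1)}\binom{2n-2}{n-1}$.

(b) If $\Delta K$ has an $(n-1)$-dimensional face that is indecomposable, i.e. all its Minkowski summands are points or homothets of it (e.g. a simplex), then $K$ is centrally symmetric. In particular this holds if $\Delta K$ is a simplicial polytope.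

(c) If $n=3$, $h_K$ is $C^2$ on $\mathbb R^3\setminus\{0\}$, and the density $\det(D^2h_{\Delta K}(u)|_{u^\perp})$ of $S(\Delta K,\cdot)$ is positive for all $u\in S^2$, then $K$ is centrally symmetric. This covers all bodies of class $C^2_+$ in $\mathbb E^3$.

**Proof of (a).** The aim is to compare projections, which see only the even part of the surface area measure. Cauchy's formula says $|M|u^\perp|=\frac12\int|\langle u,v\rangle|\,dS(M,v)$ for the orthogonal projection $M|u^\perp$, $u$ a unit vector. The integrand is even in $v$, so $|\nabla K|u^\perp|=|K|u^\perp|$. With $A=K|u^\perp$, (1) gives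
$$c\,|A|=|\Delta K|u^\perp|=\bigl|\tfrac12(A-A)\bigr|.$$
By Brunn–Minkowski in dimension $n-1$, $|\frac12(A+(-A))|\ge|A|$, so $c\ge1$. By the Rogers–Shephard inequality $|A-A|\le\binom{2n-2}{n-1}|A|$, so $c\le2^{-(n-1)}\binom{2n-2}{n-1}$.

Let $c=1$. Then equality holds in Brunn–Minkowski for every $u$, so $A$ and $-A$ are homothetic; having equal volume, they are translates: $A=z-A$ with $z=z(u)\in u^\perp$. For $v\in u^\perp$ this says $h_K(v)=\langle z,v\rangle+h_K(-v)$. So the odd part $o(v)=\frac12(h_K(v)-h_K(-v))$ of $h_K$ is linear on $u^\perp$. Since $n\ge3$, any two vectors lie in a common hyperplane. So $o$ is additive and homogeneous, i.e. $o=\langle y,\cdot\rangle$ for some $y$. Then $h_K(v)=2\langle y,v\rangle+h_K(-v)$ for all $v$, i.e. $K=2y-K$. Conversely, if $K$ is centrally symmetric, then $S(-K,\cdot)=S(K,\cdot)$, so $\nabla K$ and $\Delta K$ are both translates of $K$, and $c=1$. $\square$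

So the guess would follow from $c\le1$. To get it, compare facets. Let $A=F(K,u)$ and $B=F(-K,u)$. Then $F(\Delta K,u)=\frac12(A+B)$, and (1) evaluated at $\{u\}$ reads
$$\bigl|\tfrac12(A+B)\bigr|=c\cdot\tfrac12\bigl(|A|+|B|\bigr). \tag{2}$$

**Proof of (b).** The aim is to show that an indecomposable facet makes (2) an inequality in the useful direction. Let $F=F(\Delta K,u)=\frac12A+\frac12B$ be such a face. By indecomposability $A$ and $B$ are translates of $\alpha F$ and $\beta F$ with $\alpha,\beta\ge0$ (a point has ratio $0$). Then $F$ is a translate of $\frac{\alpha+\beta}2F$, and (2) gives, since $|F|>0$,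
$$\Bigl(\frac{\alpha+\beta}2\Bigr)^{n-1}=c\,\frac{\alpha^{n-1}+\beta^{n-1}}2,$$
with positive left side. Convexity of $t\mapsto t^{n-1}$ gives $c\le1$. By (a), $c=1$ and $K$ is centrally symmetric.

For the last sentence of (b) we recall why a simplex $S=\mathrm{conv}(s_i)$ of dimension at least $2$ is indecomposable. Let $S=Q+Q'$. For $u$ in the open normal cone of $s_i$ we have $h_Q(u)+h_{Q'}(u)=\langle s_i,u\rangle$. Two convex functions with linear sum are both linear on that convex cone, so $F(Q,u)$ is one fixed point $q_i$ there. As the open normal cones are dense in the set of directions, $Q=\mathrm{conv}(q_i)$. The faces of $Q$ and $Q'$ in the direction of an edge $[s_i,s_j]$ add up to that edge, so $q_j-q_i=\lambda_{ij}(s_j-s_i)$ with $\lambda_{ij}=\lambda_{ji}\ge0$. For a triangle $i,j,k$ the three vectors $q_j-q_i,\ q_k-q_j,\ q_i-q_k$ sum to $0$, and so do $s_j-s_i,\ s_k-s_j,\ s_i-s_k$; two of the latter are linearly independent, which forces $\lambda_{ij}=\lambda_{jk}=\lambda_{ki}$. So all $\lambda_{ij}$ are equal, and $Q$ is a point or a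 homothet of $S$. $\square$

**Proof of (c).** The aim is to show that $c>1$ would produce a line field on $S^2$. Write $h_K=e+o$ (even and odd parts), so that $h_{\Delta K}=e$ and $h_{-K}=e-o$. Put $A=D^2e(u)|_{u^\perp}$ and $B=D^2o(u)|_{u^\perp}$. When $h_K\in C^2$, $S(K,\cdot)$ has the continuous density $\det(D^2h_K(u)|_{u^\perp})$ (Schneider, *Convex Bodies: The Brunn–Minkowski Theory*, Sections 2.5 and 4.2). For $2\times2$ forms, $\det(A+B)+\det(A-B)=2\det A+2\det B$. So (1), as an equality of continuous densities, reads
$$\det A=\tfrac c2\bigl(\det(A+B)+\det(A-B)\bigr)=c(\det A+\det B). \tag{3}$$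
If $c>1$, then $\det B=-(1-\frac1c)\det A<0$ at every $u\in S^2$. So $B$ has eigenvalues $\lambda_-<0<\lambda_+$, continuous in $u$, and the projector $(B-\lambda_-I)/(\lambda_+-\lambda_-)$ onto the $\lambda_+$-eigenline is continuous. This is a continuous tangent line field on $S^2$. The unit vectors in these lines form a two-sheeted covering of $S^2$, which is trivial because $S^2$ is simply connected; one sheet is a continuous nowhere-zero tangent vector field. That contradicts the hairy ball theorem. So $c\le1$, and (a) gives $c=1$ and central symmetry.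

If $K$ is of class $C^2_+$, then $h_K$ is $C^2$ and $D^2h_K(u)|_{u^\perp}$ is positive definite for all $u$. So $A$, the mean of the forms at $u$ and $-u$, is positive definite, and the hypothesis holds. $\square$

**Where this stops.** For general facets, (2) carries no one-sided inequality between $|\frac12(A+B)|$ and $\frac12(|A|+|B|)$. If $B$ is a point, the quotient of the two is $2^{-(n-1)}/\frac12<1$. If $A$ is a planar triangle and $B=-A$, it is $\frac32$. So nothing yields $c\le1$ unless some facet is special, as in (b), or the body is smooth, as in (c). A counterexample must make the quotient in (2) equal to one number $c>1$ at *all* facets at once. The triangular prism failed exactly because its quotients were $\frac32$ and $1$.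

## 3. Products of triangles in even dimensions

In the prism the quotient $\frac32$ came from a triangle replaced by its symmetral, and the quotient $1$ from a side facet $(\text{edge})\times[0,h]$. If the interval is replaced by a second triangle, every facet contains a full triangle.

**The body $T\times T\subset\mathbb E^4$.** First recall $|\Delta T|$. For $T=\mathrm{conv}(0,e_1,e_2)$, $T-T$ is the hexagon with vertices $\pm e_1,\pm e_2,\pm(e_1-e_2)$, of area $3=6|T|$. By affine invariance $|T-T|=6|T|$ for every triangle, so $|\Delta T|=\frac32|T|$. Let $T$ have edge lengths $\ell_i$ and edge normals $u_i$. The facets of $T\times T$ have normals $(u_i,0)$ and $(0,u_i)$ and volumes $\ell_i|T|$. So $S(\nabla(T\times T),\cdot)$ has masses $\frac12\ell_i|T|$ at the $\pm(u_i,0)$ and $\pm(0,u_i)$. Also $\Delta(T\times T)=\Delta T\times\Delta T$, and $\Delta T$ has edges of length $\frac12\ell_i$ with normals $\pm u_i$. So $S(\Delta(T\times T),\cdot)$ has masses $\frac12\ell_i\cdot\frac32|T|$ at the same points. Hence (1) holds with $c=\frac32$, and $T\times T$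 is not centrally symmetric. The guess is false for $n=4$.

**Lemma 2.** Let $K_i\subset\mathbb E^{n_i}$ ($n_i\ge2$, $1\le i\le m$) satisfy $S(\Delta K_i,\cdot)=c_iS(\nabla K_i,\cdot)$, and suppose $\rho:=c_i|K_i|/|\Delta K_i|$ is the same for all $i$. Then $K=K_1\times\dots\times K_m$ satisfies $S(\Delta K,\cdot)=c\,S(\nabla K,\cdot)$ with $c=\rho\prod_j|\Delta K_j|/|K_j|$. $K$ is centrally symmetric iff all $K_i$ are.

*Proof.* We write both measures as sums over the factors and compare coefficients. A point of $K$ is a boundary point iff at least one of its components is; points with two boundary components form a set of dimension at most $n-2$. So, up to a null set, $\partial K$ is the disjoint union of the sets $\partial K_i\times\prod_{j\ne i}\operatorname{int}K_j$. The outer normals there are those of $K_i$, included by $\iota_i:S^{n_i-1}\to S^{n-1}$. Hence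
$$S(K,\cdot)=\sum_i\Bigl(\prod_{j\ne i}|K_j|\Bigr)(\iota_i)_*S(K_i,\cdot).$$
Averaging this with the formula for $-K=\prod(-K_i)$, where $|-K_j|=|K_j|$, gives the same formula with $S(\nabla K,\cdot)$ and $S(\nabla K_i,\cdot)$. Since $\Delta K=\prod_i\Delta K_i$, the formula applied to $\Delta K$ gives
$$S(\Delta K,\cdot)=\sum_i\Bigl(\prod_{j\ne i}|\Delta K_j|\Bigr)c_i\,(\iota_i)_*S(\nabla K_i,\cdot).$$
The ratio of the $i$-th coefficients is $c_i\prod_{j\ne i}\frac{|\Delta K_j|}{|K_j|}=\rho\prod_j\frac{|\Delta K_j|}{|K_j|}$, independent of $i$. Finally, $K=x-K$ holds iff it holds in each factor. $\square$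

**A family of planar factors.** For planar $L$ we have $c(L)=1$, so $\rho=|L|/|\Delta L|$. We want this ratio adjustable. For a triangle $T$ and $0\le s\le\frac12$ let $L_s=(1-s)T+s(-T)$. Then $\Delta L_s=\frac12\bigl((1-s)(T-T)+s(T-T)\bigr)=\Delta T$. From $6|T|=|T-T|=2|T|+2V(T,-T)$ we get the mixed area $V(T,-T)=2|T|$, so
$$|L_s|=\bigl((1-s)^2+4s(1-s)+s^2\bigr)|T|=(1+2s-2s^2)|T|,\qquad \frac{|L_s|}{|\Delta L_s|}=\tfrac23(1+2s-2s^2). \tag{4}$$
This ratio takes every value in $[\frac23,1]$, with $1$ only at $s=\frac12$. A centrally symmetric body has ratio $1$, so $L_s$ is not centrally symmetric for $s<\frac12$.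

**Even $n\ge4$.** By Lemma 2 with $m=n/2$ equal factors, $T\times\dots\times T$, and more generally $L_s^{\,n/2}$ with $0\le s<\frac12$, satisfies (1) and is not centrally symmetric. The constant is $\rho\cdot\rho^{-n/2}=\rho^{1-n/2}$ with $\rho=|L_s|/|\Delta L_s|$.

In dimension $3$ there are no two planar factors, and a new construction is needed. Once it exists, odd dimensions will follow from Lemma 2.

## 4. Dimension three: an average of areas as a quadratic form

By (3), the smooth version of the problem in $\mathbb E^3$ asks for an odd function whose Hessian determinant is a fixed *negative* multiple of that of an even function, and continuity of an eigenline forbids this. For a polytope the determinant at $u$ becomes a facet area, a quadratic form in the edge lengths. There are then finitely many equations and no eigenline. A facet shows what is asked for.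

**A hexagon.** Let $a_0,\dots,a_5=(1,0),(0,1),(-1,1),(-1,0),(0,-1),(1,-1)$. The hexagon with consecutive edge vectors $sa_0,ta_1,sa_2,ta_3,sa_4,ta_5$ closes up, since $a_0+a_2+a_4=0=a_1+a_3+a_5$. Its area is $\frac12\sum_{i<j}\kappa_i\kappa_j\det(a_i,a_j)$ with $\kappa_i\in\{s,t\}$ alternating. Here $\det(a_i,a_j)=1,1,0,-1,-1$ for $j-i=1,\dots,5$, so the area is
$$\tfrac12\bigl(5st+(2s^2+2t^2)-(s^2+t^2)-st\bigr)=\tfrac12(s^2+4st+t^2).$$
For $s=1+\epsilon$, $t=1-\epsilon$ this is $3-\epsilon^2$. The reflected hexagon has $s$ and $t$ interchanged and the same area, while the Minkowski average of the two has $s=t=1$ and area $3$. The defect $-\epsilon^2$ is $\epsilon^2$ times the *signed* area $\frac12(1-4+1)=-1$ of the closed polygon with edges $a_0,-a_1,a_2,-a_3,\dots$. So the quotient in (2) is $3/(3-\epsilon^2)>1$ here.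

We need the same quotient at all facets of a polytope. To keep the number of equations small we use a symmetric set of 20 normals that falls into three orbits.

Let $R(a,b)=(-b,a+b)$. Then $\det R=1$ and $R^2=R-I$, so $R^3=R^2-R=-I$. Put $a_k=R^k(1,0)$ and $b_k=R^k(1,3)$, $k$ mod $6$. The $a_k$ are as above, and
$$b_0,\dots,b_5=(1,3),(-3,4),(-4,1),(-1,-3),(3,-4),(4,-1),\qquad b_k=a_k+3a_{k+1}.$$
In $\mathbb R^3$ let
$$d=(0,0,1),\quad x_k=(a_k,1),\quad w_k=(b_k,0),\quad \bar d=-d,\quad \bar x_k=(a_k,-1),$$
20 vectors in all. Let $g=\mathrm{diag}(R,1)$ and $\sigma=\mathrm{diag}(1,1,-1)$. Then $\det g=1$, $\det\sigma=-1$ and $g^3\sigma=-I$. Both permute the 20 vectors: $g$ fixes $d,\bar d$ and raises each index by $1$; $\sigma$ exchanges $d\leftrightarrow\bar d$, $x_k\leftrightarrow\bar x_k$ and fixes $w_k$.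

**Theorem 3.** For $0<|\eta|\le\frac15$ let
$$K_\eta=\Bigl\{p\in\mathbb R^3:\ |p_3|\le 7,\ \ \langle a_k,(p_1,p_2)\rangle\pm p_3\le 25+3\eta(-1)^k,\ \ \langle b_k,(p_1,p_2)\rangle\le 78+13\eta(-1)^k,\ 0\le k\le5\Bigr\}.$$
Then $K_\eta$ is not centrally symmetric and $\nabla K_\eta=\bigl(1-\tfrac{\eta^2}{12}\bigr)^{1/2}\Delta K_\eta$.

The proof takes Sections 5 to 7. We build a fan $\Sigma$ on the 20 rays, write facet areas of polytopes with support function linear on the cones of $\Sigma$ as quadratic forms $a_f(u)$, and check $a_o(u)=-\frac1{12}a_e(u)$ for an even $e$ and an odd $o$.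

## 5. A complete simplicial fan on twenty rays

**Step 1: the cones and their determinants.** This step fixes the combinatorics. Consider, for $k$ mod $6$,

- (I) $\mathrm{cone}(d,x_k,x_{k+1})$,
- (II) $\mathrm{cone}(x_{k+1},x_k,w_k)$,
- (III) $\mathrm{cone}(x_{k+1},w_k,w_{k+1})$,

together with their images under $\sigma$: 36 cones. The determinants of generators are
$$\det(d,x_k,x_{k+1})=1,\qquad \det(x_{k+1},x_k,w_k)=4,\qquad \det(x_{k+1},w_k,w_{k+1})=13. \tag{5}$$
By $g$-symmetry it suffices to take $k=0$. The first is $\det(a_0,a_1)=1$. Next, $x_0\times w_0=(1,0,1)\times(1,3,0)=(-3,1,3)$, whose product with $x_1=(0,1,1)$ is $4$. Finally $w_0\times w_1=(0,0,1\cdot4-3\cdot(-3))=(0,0,13)$, whose product with $x_1$ is $13$. The $\sigma$-images have the same absolute values.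

**Step 2: the cones form a complete fan.** We must show that they cover $\mathbb R^3$ and that any two meet in a common face. Write points as $(p,t)$ with $p\in\mathbb R^2$, and slice the cones I–III with the plane $t=1$. They cut out
$$D_k=\mathrm{conv}(0,a_k,a_{k+1}),\qquad S_k=[a_k,a_{k+1}]+\mathbb R_{\ge0}b_k,\qquad W_k=a_{k+1}+\mathrm{cone}(b_k,b_{k+1}).$$
Let $H=\mathrm{conv}\{a_k\}$, $B=\mathrm{conv}\{b_k\}$, $\ell_0(x,y)=x+y$, $m_0(x,y)=x+4y$, $\ell_k=\ell_0\circ R^{-k}$ and $m_k=m_0\circ R^{-k}$. The values are

| | on $a_0,\dots,a_5$ | on $b_0,\dots,b_5$ |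
|---|---|---|
| $\ell_0$ | $1,\,1,\,0,-1,-1,\,0$ | $4,\,1,-3,-4,-1,\,3$ |
| $m_0$ | $1,\,4,\,3,-1,-4,-3$ | $13,\,13,\,0,-13,-13,\,0$ |

So $\ell_k$ attains its maximum on $H$ exactly on $[a_k,a_{k+1}]$ and on $B$ exactly at $b_k$. Likewise $m_k$ attains its maximum on $B$ exactly on $[b_k,b_{k+1}]$ and on $H$ exactly at $a_{k+1}$. In particular $H$ and $B$ are hexagons with these six edges each, and $0$ is interior to both. Let $s>0$. The face of $H+sB$ in direction $\varphi$ is $F(H,\varphi)+sF(B,\varphi)$, so its edges are exactly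
$$[a_k,a_{k+1}]+s\,b_k\subset S_k\qquad\text{and}\qquad a_{k+1}+s\,[b_k,b_{k+1}]\subset W_k .\tag{6}$$

A point $p$ lies in $H+sB$ iff $\varphi(p)\le h_H(\varphi)+s\,h_B(\varphi)$ for all unit $\varphi$, and then it lies on the boundary iff equality holds for some $\varphi$. As $h_B>0$, $p\in\partial(H+sB)$ iff $s=s(p):=\max_\varphi\frac{\varphi(p)-h_H(\varphi)}{h_B(\varphi)}$, and $s(p)\ge0$ iff $p\notin\operatorname{int}H$. So each $p\notin\operatorname{int}H$ lies on $\partial(H+sB)$ for exactly one $s\ge0$, namely $s(p)$. By (6), or because $\partial H$ consists of the segments $[a_k,a_{k+1}]$ when $s=0$, $p$ lies in some $S_k$ or $W_k$. The $D_k$ cover $H$. So the slice is covered.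

For the intersections, note that $p=y+sb_k\in S_k$ with $y\in[a_k,a_{k+1}]$ forces $s=s(p)$. Similarly $p=a_{k+1}+\alpha b_k+\beta b_{k+1}\in W_k$ forces $\alpha+\beta=s(p)$. So a point with $s(p)>0$ lies in exactly those $S_k,W_k$ whose segment (6), with $s=s(p)$, contains it. Two such segments meet only if they are consecutive, and then at $a_{k+1}+sb_k$ (regions $S_k,W_k$; common face $\mathrm{cone}(x_{k+1},w_k)$) or at $a_{k+1}+sb_{k+1}$ (regions $W_k,S_{k+1}$; common face $\mathrm{cone}(x_{k+1},w_{k+1})$). If $s(p)=0$, then $p\in\partial H$. Inside the edge $[a_k,a_{k+1}]$ the regions are $D_k,S_k$, with common face $\mathrm{cone}(x_k,x_{k+1})$; at $p=a_{k+1}$ all the regions containing $p$ have $x_{k+1}$ as a generator. If $p\in\operatorname{int}H$, only the $D_k$ contain it, and they are the six triangles of a hexagon around $0$. So, for $t>0$, the cones cover and meet only along common faces.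

At $t=0$, cones I reduce to $\{0\}$, cones II to the ray of $w_k$, and cones III to $\mathrm{cone}(w_k,w_{k+1})$; these are faces, and the six planar cones over the edges of $B$ tile the plane. The half-space $t\le0$ is treated by $\sigma$, with the same cones in $t=0$. So the 36 cones form a complete simplicial fan $\Sigma$ with the 20 vectors as ray generators. It is invariant under $g$, $\sigma$ and hence $-I$.

## 6. Facet areas of piecewise linear support functions

**Step 3: bending numbers.** This step computes the jump of the gradient across a wall. Prescribe real values $f(u)$ at the 20 vectors and extend $f$ linearly on each cone; by Step 2 this is a well-defined continuous function on $\mathbb R^3$. Let $p_T$ be its gradient on the 3-dimensional cone $T$. Let $u$ be one of the 20 vectors, with neighbors $v_1,\dots,v_m$ in cyclic order, $\det(u,v_i,v_{i+1})>0$, and let $T_i=\mathrm{cone}(u,v_i,v_{i+1})$. Since $f$ is continuous, $p_{T_i}-p_{T_{i-1}}$ is orthogonal to $u$ and $v_i$, so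
$$p_{T_i}-p_{T_{i-1}}=\kappa_f(u,v_i)\;u\times v_i \tag{7}$$
for some number $\kappa_f(u,v_i)$. Let the two cones at the wall $(u,v)$, $v=v_i$, have third generators $w=v_{i-1}$ and $w'=v_{i+1}$. As these lie on opposite sides of the wall, there is a relation $\alpha w+\beta w'=\gamma u+\delta v$ with $\alpha,\beta>0$. Take the product of (7) with $w'$. The right side is $\kappa_f(u,v)\det(u,v,w')$. The left side is $f(w')$ minus the value at $w'$ of the linear extension of $f|_{T_{i-1}}$, which is $\frac1\beta(\gamma f(u)+\delta f(v)-\alpha f(w))$. The relation also gives $\alpha\det(u,v,w)=-\beta\det(u,v,w')$. Hence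
$$\kappa_f(u,v)=\frac{J}{\alpha|\det(u,v,w)|}=\frac{J}{\beta|\det(u,v,w')|},\qquad J=\alpha f(w)+\beta f(w')-\gamma f(u)-\delta f(v). \tag{8}$$
The formula is symmetric in $u,v$ and in $w,w'$, and $\kappa_f$ is linear in $f$. On the two cones together, $f$ is the larger of its two linear pieces, i.e. convex, iff $\kappa_f(u,v)\ge0$.

**Step 4: nonnegative bending numbers make $f$ a support function.** Let $\kappa_f\ge0$ at all walls. Near every point not on one of the 20 rays (and not $0$), $f$ is linear or the maximum of two linear functions. So $f$ is locally convex, hence convex, along every line that avoids the rays. Every line is a limit of such lines, so $f$ is convex by continuity. Being positively homogeneous, $f=h_P$ for a compact convex set $P$. For convex $f$ each $p_T$ is a subgradient, so $f\ge\langle p_T,\cdot\rangle$ everywhere.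

*The faces.* For any $u\neq0$, the support function of $F(P,u)$ is the directional derivative $f'(u;\cdot)$. Given $z$, for small $\epsilon>0$ the point $u+\epsilon z$ lies in some $T\ni u$, so $f'(u;z)=\langle p_T,z\rangle$ for this $T$. For every $T\ni u$, $\langle p_T,u+\epsilon z\rangle\le f(u+\epsilon z)$ gives $\langle p_T,z\rangle\le f'(u;z)$. So $f'(u;\cdot)=\max_{T\ni u}\langle p_T,\cdot\rangle$ and $F(P,u)=\mathrm{conv}\{p_T:u\in T\}$. If $u$ is not on a ray of $\Sigma$, at most two cones contain it and the face is a point or a segment. If $u$ is one of the 20 vectors, then $p_{T_i}$ is a point of $F(P,u)$ extreme in direction $z$ whenever $u+\epsilon z\in T_i$ for small $\epsilon$. As $z$ turns once counterclockwise around $u$, it passes through the sectors of $T_1,\dots,T_m$ in order; so $p_{T_1},\dots,p_{T_m}$ traverses the boundary of $F(P,u)$ counterclockwise as seen along $u$.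

**Step 5: areas as quadratic forms.** For any $f$ (convex or not) put
$$a_f(u)=\tfrac12\sum_{1\le i<j\le m}\kappa_f(u,v_i)\kappa_f(u,v_j)\det(u,v_i,v_j). \tag{9}$$
A closed polygon with consecutive edge vectors $E_1,\dots,E_m$ has area vector $\frac12\sum_{i<j}E_i\times E_j$. Here $E_i=\kappa_f(u,v_i)\,u\times v_i$, the sum of the $E_i$ is $0$ by (7), and $(u\times v)\times(u\times v')=\det(u,v,v')\,u$. So the area vector of the closed polygon $(p_{T_i})$ is $a_f(u)\,u$. If $f$ is convex, Step 4 shows that the area of $F(P,u)$ is $|u|\,a_f(u)$, and when $P$ has interior points,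
$$S(P,\cdot)=\sum_u |u|\,a_f(u)\,\delta_{u/|u|}. \tag{10}$$

The value (9) does not depend on which neighbor is called $v_1$: moving $E_1$ to the end changes the sum by $-2E_1\times\sum_{j>1}E_j=2E_1\times E_1=0$.

*Symmetry.* Let $\phi$ be a product of copies of $g$ and $\sigma$ (such as $-I$). Applying $\phi$ to the relation in (8) and using $|\det\phi|=1$ gives $\kappa_{f\circ\phi}(u,v)=\kappa_f(\phi u,\phi v)$. We claim
$$a_{f\circ\phi}(u)=a_f(\phi u). \tag{11}$$
If $\det\phi=1$ this is clear from (9). If $\det\phi=-1$, the neighbors of $\phi u$ in positive order are $\phi v_m,\dots,\phi v_1$, and $\det(\phi u,\phi v_j,\phi v_i)=\det(u,v_i,v_j)$, so the two sums (9) agree term by term.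

**Step 6: the reduction.** Now the homothety problem becomes a statement about signed areas.

**Lemma 4.** Let $e$ be even and $o$ odd, both linear on the cones of $\Sigma$. Suppose that $e\pm\eta o$ are convex and that $e+\eta o=h_K$ for a convex body $K$. Then $h_{\Delta K}=e$ and
$$S(\Delta K,\cdot)=\sum_u|u|\,a_e(u)\,\delta_{u/|u|},\qquad S(\nabla K,\cdot)=\sum_u|u|\bigl(a_e(u)+\eta^2a_o(u)\bigr)\delta_{u/|u|}.$$

*Proof.* We have $h_{\Delta K}(u)=\frac12(h_K(u)+h_K(-u))=e(u)$ and $h_{-K}=e-\eta o$. So (10) applies to $\Delta K$, $K$ and $-K$. As $a_f(u)$ is a quadratic form in $f$, $a_{e\pm\eta o}(u)=a_e(u)\pm2\eta\,b(u)+\eta^2a_o(u)$ with $b$ the bilinear term; the mean of the two is $a_e(u)+\eta^2a_o(u)$. $\square$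

## 7. The functions $e$ and $o$, and the proof of Theorem 3

**Step 7: values and bending numbers.** Define $e$ and $o$ on the 20 vectors by

| | $d,\bar d$ | $x_k,\bar x_k$ | $w_k$ |
|---|---|---|---|
| $e$ | $7$ | $25$ | $78$ |
| $o$ | $0$ | $3(-1)^k$ | $13(-1)^k$ |

Then $e\circ g=e$, $e\circ\sigma=e$, $o\circ g=-o$, $o\circ\sigma=o$. As $-I=g^3\sigma$, $e$ is even and $o$ is odd. We compute all bending numbers from (8). There are five types of walls; for each, the third generators of the two adjacent cones stand on the left of the relation. The relations are direct to check for $k=0$ (they are written out below the table), and $g$ gives the rest. The divisor is the denominator in (8), by (5).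

| wall | relation | $J_e$ | $(-1)^kJ_o$ | divisor | $\kappa_e$ | $(-1)^k\kappa_o$ |
|---|---|---|---|---|---|---|
| $(d,x_k)$ | $x_{k-1}+x_{k+1}=x_k+d$ | $18$ | $-9$ | $1$ | $18$ | $-9$ |
| $(x_k,x_{k+1})$ | $w_k+4d=x_k+3x_{k+1}$ | $6$ | $19$ | $4$ | $\frac32$ | $\frac{19}4$ |
| $(x_k,w_k)$ | $4w_{k-1}+13x_{k+1}=13x_k+3w_k$ | $78$ | $-169$ | $52$ | $\frac32$ | $-\frac{13}4$ |
| $(x_{k+1},w_k)$ | $4w_{k+1}+13x_k=13x_{k+1}+w_k$ | $234$ | $13$ | $52$ | $\frac92$ | $\frac14$ |
| $(w_k,w_{k+1})$ | $13x_{k+1}+13\bar x_{k+1}=6w_k+2w_{k+1}$ | $26$ | $-130$ | $169$ | $\frac2{13}$ | $-\frac{10}{13}$ |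

For $k=0$ both sides of the relations equal, in order, $(1,0,2)$, $(1,3,4)$, $(16,9,13)$, $(1,16,13)$ and $(0,26,0)$. The $J$'s are
$$\begin{aligned}
J_e&:\ 25+25-25-7=18,\quad 78+28-25-75=6,\quad 312+325-325-234=78,\\
&\quad\ 312+325-325-78=234,\quad 650-468-156=26;\\
J_o&:\ -3-3-3-0=-9,\quad 13+0-3+9=19,\quad -52-39-39-39=-169,\\
&\quad\ -52+39+39-13=13,\quad -39-39-78+26=-130.
\end{aligned}$$
The mirrored walls have the same values, since $e\circ\sigma=e$ and $o\circ\sigma=o$.

**Step 8: $e+\eta o$ is the support function of $K_\eta$.** The quotients $|\kappa_o|/\kappa_e$ are $\frac12,\frac{19}6,\frac{13}6,\frac1{18},5$. So for $|\eta|\le\frac15$ we have $\kappa_e\pm\eta\kappa_o\ge0$ at all walls. By Step 4, $e\pm\eta o$ are convex, and $e+\eta o$ is the support function of the set of all $p$ with $\langle p,\cdot\rangle\le e+\eta o$. Both sides are linear on each cone, so this holds everywhere iff it holds at the 20 generators, and those 20 inequalities are the ones that define $K_\eta$. All 20 values of $e+\eta o$ are positive, so $e+\eta o>0$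 away from $0$ and $0\in\operatorname{int}K_\eta$. Thus $h_{K_\eta}=e+\eta o$, and Lemma 4 applies with $h_{\Delta K_\eta}=e$.

**Step 9: $a_o(u)=-\frac1{12}a_e(u)$ for all 20 vectors $u$.** This is the heart of the proof. By (11), $a_o(gu)=a_{o\circ g}(u)=a_{-o}(u)=a_o(u)$ and $a_o(\sigma u)=a_o(u)$, and the same holds for $e$. The 20 vectors form three orbits, so it suffices to take $u=d,w_0,x_0$. In suitable coordinates on $\mathbb R^3$ modulo $u$, $\det(u,v,v')$ is a planar determinant, written $\times$. Then $a_f(u)$ is the signed area of the closed polygon with edges $g_i=\kappa_f(u,v_i)\cdot(\text{coordinates of }v_i)$. With $s_i=g_1+\dots+g_i$ we have $2a_f(u)=\sum_{i}s_i\times g_{i+1}$. The last term, $i=m-1$, vanishes, because $s_{m-1}=-g_m$.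

**The case $u=d$.** The neighbors are $x_0,\dots,x_5$, and $\det(d,x_i,x_j)=\det(a_i,a_j)$ is $1,1,0,-1,-1$ for $j-i=1,\dots,5$; there are $5,4,3,2,1$ such pairs. Since $\kappa_e=18$ and $\kappa_o=-9(-1)^i$,
$$a_e=\tfrac12\cdot18^2(5+4-2-1)=972,\qquad a_o=\tfrac12\cdot9^2(-5+4-2+1)=-81.$$
(This is the alternating hexagon of Section 4.)

**The case $u=w_0=(1,3,0)$.** Here $\det(w_0,v,v')=yz'-zy'$ with $(y,z)=(v_2-3v_1,\,v_3)$. The neighbors in order are $w_1,x_1,x_0,w_5,\bar x_0,\bar x_1$, with coordinates
$$(13,0),\ (1,1),\ (-3,1),\ (-13,0),\ (-3,-1),\ (1,-1).$$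
For $e$ we have $\kappa_e=\frac2{13},\frac92,\frac32,\frac2{13},\frac32,\frac92$. The edges and partial sums are
$$g:\ (2,0),\ (\tfrac92,\tfrac92),\ (-\tfrac92,\tfrac32),\ (-2,0),\ (-\tfrac92,-\tfrac32),\ (\tfrac92,-\tfrac92);$$
$$s:\ (2,0),\ (\tfrac{13}2,\tfrac92),\ (2,6),\ (0,6),\ (-\tfrac92,\tfrac92).$$
So $2a_e=9+30+12+27+0=78$ and $a_e=39$.

For $o$ we have $\kappa_o=-\frac{10}{13},\frac14,-\frac{13}4,\frac{10}{13},-\frac{13}4,\frac14$; the fourth wall is $(w_5,w_0)$, so $k=5$ there and the sign is reversed. The edges and partial sums are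
$$g:\ (-10,0),\ (\tfrac14,\tfrac14),\ (\tfrac{39}4,-\tfrac{13}4),\ (-10,0),\ (\tfrac{39}4,\tfrac{13}4),\ (\tfrac14,-\tfrac14);$$
$$s:\ (-10,0),\ (-\tfrac{39}4,\tfrac14),\ (0,-3),\ (-10,-3),\ (-\tfrac14,\tfrac14).$$
So $2a_o=-\frac52+\frac{117}4-30-\frac{13}4+0=-\frac{13}2$ and $a_o=-\frac{13}4$.

**The case $u=x_0=(1,0,1)$.** Here $\det(x_0,v,v')=rt'-tr'$ with $(r,t)=(v_1-v_3,\,v_2)$. The neighbors in order are $w_5,w_0,x_1,d,x_5$, with coordinates
$$(4,-1),\ (1,3),\ (-1,1),\ (-1,0),\ (0,-1).$$
The walls are $(x_{k+1},w_k)$ with $k=5$, then $(x_0,w_0)$, $(x_0,x_1)$, $(d,x_0)$ with $k=0$, and $(x_k,x_{k+1})$ with $k=5$.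

For $e$ we have $\kappa_e=\frac92,\frac32,\frac32,18,\frac32$, and
$$g:\ (18,-\tfrac92),\ (\tfrac32,\tfrac92),\ (-\tfrac32,\tfrac32),\ (-18,0),\ (0,-\tfrac32);$$
$$s:\ (18,-\tfrac92),\ (\tfrac{39}2,0),\ (18,\tfrac32),\ (0,\tfrac32).$$
So $2a_e=\frac{351}4+\frac{117}4+27+0=144$ and $a_e=72$.

For $o$ we have $\kappa_o=-\frac14,-\frac{13}4,\frac{19}4,-9,-\frac{19}4$, and
$$g:\ (-1,\tfrac14),\ (-\tfrac{13}4,-\tfrac{39}4),\ (-\tfrac{19}4,\tfrac{19}4),\ (9,0),\ (0,\tfrac{19}4);$$
$$s:\ (-1,\tfrac14),\ (-\tfrac{17}4,-\tfrac{19}2),\ (-9,-\tfrac{19}4),\ (0,-\tfrac{19}4).$$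
So $2a_o=\frac{169}{16}-\frac{1045}{16}+\frac{171}4+0=-12$ and $a_o=-6$.

In both nonplanar cases the consecutive determinants of the listed coordinates are $13,4,13,13,4,13$ and $13,4,1,1,4$. These are positive and agree with (5), which confirms the cyclic order. The quotients $a_o/a_e$ are $-\frac{81}{972}$, $-\frac{13}{4\cdot39}$ and $-\frac6{72}$, all equal to $-\frac1{12}$.

**Step 10: conclusion.** By Lemma 4 and Step 9,
$$S(\nabla K_\eta,\cdot)=\sum_u|u|\bigl(1-\tfrac{\eta^2}{12}\bigr)a_e(u)\,\delta_{u/|u|}=\bigl(1-\tfrac{\eta^2}{12}\bigr)S(\Delta K_\eta,\cdot).$$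
Since $S(\lambda M,\cdot)=\lambda^2S(M,\cdot)$ in $\mathbb E^3$, Minkowski uniqueness gives $\nabla K_\eta=(1-\frac{\eta^2}{12})^{1/2}\Delta K_\eta$.

If $K_\eta=x-K_\eta$, then $h_{K_\eta}(u)=\langle x,u\rangle+h_{K_\eta}(-u)$, so the odd part $\eta o$ of $h_{K_\eta}$ would be linear. But $x_0+x_2+x_4=3d$, while $o(x_0)+o(x_2)+o(x_4)=9\ne0=3\,o(d)$. So $K_\eta$ is not centrally symmetric. This proves Theorem 3. $\blacksquare$

## 8. Odd dimensions: matching the volume ratio of $K_\eta$

**Theorem 5.** For every $n\ge3$ there is a polytope in $\mathbb E^n$ which is not centrally symmetric and whose Blaschke body is homothetic to its central symmetral. The answer to the problem is **no** for every $n\ge3$.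

*Proof.* For $n=3$ this is Theorem 3, and for even $n\ge4$ it was shown in Section 3. Let $n\ge5$ be odd. We want to apply Lemma 2 to $K_\eta$ and copies of $L_s$, so we need $\rho$ for $K_\eta$, hence $|K_\eta|$ in terms of the volume of $E=\Delta K_\eta$.

Put $K=K_\eta$ and $\mu=\eta^2/12\le\frac1{300}$, so that $S(\nabla K,\cdot)=(1-\mu)S(E,\cdot)$ and $c(K)=(1-\mu)^{-1}$. Recall that the mixed volume is symmetric and multilinear under Minkowski addition, $V(M,M,M)=|M|$, and $V(M,M,N)=\frac13\int h_N\,dS(M,\cdot)$. Since $E=\frac12(K+(-K))$ and $h_E$ is even,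
$$\tfrac12\bigl(|K|+V(K,K,-K)\bigr)=V(K,K,E)=\tfrac13\int h_E\,dS(K,\cdot)=\tfrac13\int h_E\,dS(\nabla K,\cdot)=(1-\mu)|E|.$$
On the other hand, expanding and using $V(K,-K,-K)=V(K,K,-K)$,
$$8|E|=|K-K|=2|K|+6V(K,K,-K).$$
The first line gives $V(K,K,-K)=2(1-\mu)|E|-|K|$. Inserting it, $8|E|=12(1-\mu)|E|-4|K|$, so $|K|=(1-3\mu)|E|$. Hence
$$\rho=\frac{c(K)\,|K|}{|E|}=\frac{1-3\mu}{1-\mu}=1-\frac{2\mu}{1-\mu}\in[\tfrac23,1].$$
By (4) we can choose $s\in[0,\frac12]$ with $|L_s|/|\Delta L_s|=\rho$. As $c(L_s)=1$, the factors $K_\eta$ and $L_s$ have the same $\rho$. By Lemma 2, $K_\eta\times L_s^{(n-3)/2}$ satisfies (1), and it is not centrally symmetric because $K_\eta$ is not. It is a product of polytopes, hence a polytope. $\blacksquare$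

## 9. Which constants occur, and how close to symmetry

**Theorem 6.** Every number in $[1,\frac{300}{299}]$ is $c(K)$ for some $K\subset\mathbb E^3$ satisfying (1). For even $n\ge4$ every number in $[1,(\frac32)^{n/2-1}]$ is $c(K)$ for some such $K\subset\mathbb E^n$. All values exceeding $1$ come from bodies that are not centrally symmetric.

*Proof.* By Theorem 3, $c(K_\eta)=(1-\eta^2/12)^{-1}$. For $0<|\eta|\le\frac15$ this covers $(1,\frac{300}{299}]$, and centrally symmetric bodies give $1$. For even $n$, Section 3 gives $c(L_s^{\,n/2})=\rho^{\,1-n/2}$ with $\rho=|L_s|/|\Delta L_s|$ ranging over $[\frac23,1]$. The last assertion is Theorem 1(a). $\blacksquare$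

Theorems 1(c) and 3 together show that in $\mathbb E^3$ the implication holds for bodies of class $C^2_+$ but fails for polytopes. As $\eta\to0$, $K_\eta$ converges to the centrally symmetric body with support function $e$, so it fails arbitrarily close to central symmetry. The arguments above determine neither the largest possible $c(K)$ nor whether central symmetry follows for $C^2_+$ bodies when $n\ge4$; neither bears on the problem, which Theorem 5 settles negatively for all $n\ge3$.
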